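\title{Existence implies preservation in the saturation of a class of weighted limits}

\begin{abstract}
Let $V$ be a B\'enabou cosmos and $\mathcal{X}$ a class of small weights. The saturation of $\mathcal{X}$ consists of the small weights $\Phi$ such that every $\mathcal{X}$-complete $V$-category has $\Phi$-weighted limits and every $\mathcal{X}$-continuous $V$-functor preserves them. We prove that the first condition implies the second. The proof applies the existence hypothesis to one large $V$-category, built by adjoining to the domain of $\Phi$ a non-small family of objects that represent $\Phi$. The same method gives a test by two specific diagrams, a classification for weak limits, and, when $\mathcal{X}$ is a small set, a reduction to small test categories.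
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $V$ be a B\'enabou cosmos, that is, a complete and cocomplete closed symmetric monoidal category. A \emph{weight} is a $V$-functor $\Phi\colon D\to V$ with $D$ a small $V$-category. The \emph{$\Phi$-weighted limit} of a $V$-functor $S\colon D\to C$ is an object $t$ of $C$ with a $V$-natural transformation $\Phi\to C(t,S-)$ that induces isomorphisms $C(c,t)\cong[D,V](\Phi,C(c,S-))$ for all $c\in C$. For $V=\mathbf{Set}$ and $\Phi$ constant at a one-point set this is the ordinary limit of $S$.

Let $\mathcal{X}$ be a class of weights, whose domains may vary. A $V$-category is \emph{$\mathcal{X}$-complete} if it admits all limits weighted by members of $\mathcal{X}$, and a $V$-functor between $\mathcal{X}$-complete $V$-categories is \emph{$\mathcal{X}$-continuous} if it preserves them. The \emph{saturation} of $\mathcal{X}$ is the class of all weights $\Phi$ such that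
\begin{enumerate}
\item[(1)] every $\mathcal{X}$-complete $V$-category admits $\Phi$-weighted limits, and
\item[(2)] every $\mathcal{X}$-continuous $V$-functor preserves $\Phi$-weighted limits.
\end{enumerate}
The saturation collects the limits that come for free with those in $\mathcal{X}$. The direct way to place a weight in it is a construction. The pullback of $f\colon a\to c$ and $g\colon b\to c$ is the equalizer of the two composites $a\times b\rightrightarrows c$, and this one formula gives both (1) and (2) for pullbacks when $\mathcal{X}$ describes binary products and equalizers. Condition (1) alone offers no formula: the limits might exist in different categories for unrelated reasons, and a functor would then have no reason to preserve them. This does happen in a nearby situation. A small preorder with all joins has all meets, the meet of a subset being the join of its lower bounds; yet the map from the one-point order to $\{0<1\}$ with value $0$ preserves all joins and does not preserve the empty meet. That example mixes limits with colimits, and one may ask whether it has an analogue for limits alone. The question whether (1) implies (2) in general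 is posed as open in \cite{nlab}. The answer is yes.

\begin{theorem}\label{thm:main}
Let $V$ be a B\'enabou cosmos, $\mathcal{X}$ a class of weights and $\Phi\colon D\to V$ a weight. If every $\mathcal{X}$-complete $V$-category admits $\Phi$-weighted limits, then every $\mathcal{X}$-continuous $V$-functor preserves $\Phi$-weighted limits.
\end{theorem}

\begin{corollary}\label{cor:determined}
Let $\mathcal{X}$ and $\mathcal{Y}$ be classes of weights. Every $\mathcal{X}$-complete $V$-category is $\mathcal{Y}$-complete if and only if $\mathcal{Y}$ is contained in the saturation of $\mathcal{X}$. In particular, the saturation of $\mathcal{X}$ is determined by the class of $\mathcal{X}$-complete $V$-categories alone.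
\end{corollary}

\begin{proof}
By Theorem~\ref{thm:main} the saturation is the class of weights that satisfy (1), and (1) mentions only the $\mathcal{X}$-complete $V$-categories.
\end{proof}

Section~\ref{sec:prelim} passes to colimits and proves the closure properties of the saturation. Section~\ref{sec:example} works out the argument for coproducts $x+x$, where it becomes a statement about edge-colored graphs. Sections~\ref{sec:adjoin} and~\ref{sec:proof} contain the general proof. The last three sections sharpen the result: two specific diagrams suffice as a test (Theorem~\ref{thm:two}), weak colimits are governed by retracts of weights in the saturation (Theorem~\ref{thm:weak}), and small test categories suffice when $\mathcal{X}$ is a small set (Theorem~\ref{thm:small}).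

\section{Weighted colimits and closure properties of the saturation}\label{sec:prelim}

\subsection*{Size and enrichment}
``Small'' refers to a fixed universe. The underlying category $V_0$ of $V$ is locally small and has small limits and colimits. A $V$-category may have a non-small class of objects, as $V$ itself typically does; it is \emph{small} if its objects form a small set. We write $I$ for the unit, $[X,Y]$ for the internal hom, and we fix an initial object $0$. Since $V$ is closed, tensoring with a fixed object is a left adjoint, so $X\otimes 0\cong 0\cong 0\otimes X$: \emph{a tensor product with an initial factor is initial}, and any two parallel maps out of it agree.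

A $V$-category $B$ has hom-objects $B(a,b)\in V$, composition maps $B(b,c)\otimes B(a,b)\to B(a,c)$ and identities $I\to B(a,a)$, subject to associativity and unit axioms. A \emph{morphism} $a\to b$ is a map $I\to B(a,b)$. A \emph{presheaf} on a $V$-category $K$ is a $V$-functor $F\colon K^{\mathrm{op}}\to V$; it consists of objects $Fa$ and associative, unital actions $Fb\otimes K(a,b)\to Fa$. For presheaves $F,G$ on $K$ and $X\in V$, a \emph{wedge} from $X$ is a family of maps $x_a\colon X\otimes Fa\to Ga$ such that, for all $a,b$, the two maps
\begin{equation}\label{eq:wedge}
X\otimes Fb\otimes K(a,b)\rightrightarrows Ga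
\end{equation}
(the action of $F$ followed by $x_a$, and $x_b$ followed by the action of $G$) agree. The end $\int_a[Fa,Ga]$ is an object of $V$ that represents wedges. It exists when $K$ is small, as an equalizer of two maps between small products. These ends are the hom-objects of the $V$-category $[K^{\mathrm{op}},V]$, composition is induced componentwise, and morphisms are the wedges from $I$, that is, the $V$-natural transformations. We use the Yoneda lemma in three forms.
\begin{enumerate}
\item[(Y1)] $[K^{\mathrm{op}},V](K(-,a),F)\cong Fa$, $V$-naturally in $a$ and $F$.
\item[(Y2)] A $V$-natural transformation $B(t,-)\to R$, with $R\colon B\to V$, is determined by the image $I\to Rt$ of $1_t$.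
\item[(Y3)] If $R\colon M^{\mathrm{op}}\otimes B\to V$ is a $V$-functor and $B(t_m,-)\cong R(m,-)$ for each $m$, then $m\mapsto t_m$ extends uniquely to a $V$-functor $t\colon M\to B$ for which these isomorphisms are $V$-natural in $m$.
\end{enumerate}

\subsection*{Colimits}
A limit of $S\colon D\to C$ weighted by $\Phi\colon D\to V$ is a colimit of $S^{\mathrm{op}}$ in $C^{\mathrm{op}}$ weighted by $\Phi$, regarded as a presheaf on $D^{\mathrm{op}}$. We replace every $D$ by $D^{\mathrm{op}}$ and every $C$ by $C^{\mathrm{op}}$ and work with colimits, because a presheaf is then both a weight and a colimit of representables. From now on a \emph{weight} is a presheaf $\Phi\colon D^{\mathrm{op}}\to V$ on a small $D$.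

For $S\colon D\to B$ let $\widetilde{S}\colon B\to[D^{\mathrm{op}},V]$ be the $V$-functor $b\mapsto B(S-,b)$. A \emph{$\Phi$-cocone} on $S$ with vertex $t$ is a morphism $\eta\colon\Phi\to\widetilde{S}t$. It induces maps
\[
\eta^{*}\colon B(t,b)\xrightarrow{\ \widetilde{S}\ }[D^{\mathrm{op}},V](\widetilde{S}t,\widetilde{S}b)\longrightarrow[D^{\mathrm{op}},V](\Phi,\widetilde{S}b),
\]
$V$-natural in $b$ and sending $1_t$ to $\eta$. If they are all invertible, then $t$ is the \emph{colimit} $\Phi*S$, with \emph{unit} $\eta$; the pair $(t,\eta)$ is unique up to isomorphism. Applying $V_0(I,-)$ shows that every cocone $g\colon\Phi\to\widetilde{S}b$ then equals $\widetilde{S}f\circ\eta$ for a unique morphism $f\colon t\to b$. A $V$-functor $J\colon B\to B'$ acts on homs by maps $j_b\colon\widetilde{S}b\to\widetilde{JS}(Jb)$, $V$-natural in $b$. We put $J\eta=j_t\eta$ and say that $J$ \emph{preserves} $\Phi*S$ if $J\eta$ is again a unit. The terms \emph{$\mathcal{X}$-cocomplete} and \emph{$\mathcal{X}$-cocontinuous} are dual to those of the introduction; an $\mathcal{X}$-cocontinuous functor goes between $\mathcal{X}$-cocomplete $V$-categories.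

For small $K$ the $V$-category $[K^{\mathrm{op}},V]$ admits all weighted colimits, computed pointwise by coends. If $Y\colon K\to[K^{\mathrm{op}},V]$ is the Yoneda embedding, then $\widetilde{Y}F\cong F$ by (Y1), so $W*Y\cong W$ for every weight $W$ on $K$. A colimit whose diagram and vertex lie in a full subcategory is also a colimit there. For a $V$-functor $k\colon K\to K'$ between small $V$-categories and a weight $W$ on $K$, a \emph{left Kan extension} $\mathrm{Lan}_kW$ is a weight on $K'$ with a morphism $\lambda\colon W\to(\mathrm{Lan}_kW)k^{\mathrm{op}}$ such that restriction along $k$ followed by composition with $\lambda$ is an isomorphism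
\begin{equation}\label{eq:lan}
[K'^{\mathrm{op}},V](\mathrm{Lan}_kW,F)\cong[K^{\mathrm{op}},V](W,Fk^{\mathrm{op}})\qquad(F\in[K'^{\mathrm{op}},V]).
\end{equation}

\begin{definition}
For small $K$, let $\mathcal{X}^{*}(K)\subseteq[K^{\mathrm{op}},V]$ be the full subcategory of the weights $W$ such that every $\mathcal{X}$-cocomplete $V$-category admits $W$-colimits and every $\mathcal{X}$-cocontinuous $V$-functor preserves them.
\end{definition}

Isomorphic weights have the same colimits, so $\mathcal{X}^{*}(K)$ is closed under isomorphism. In this notation Theorem~\ref{thm:main} reads: \emph{if every $\mathcal{X}$-cocomplete $V$-category admits $\Phi$-colimits, then $\Phi\in\mathcal{X}^{*}(D)$}. This is the form we prove. The following closure properties are standard, essentially due to Albert and Kelly.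

\begin{lemma}\label{lem:closure}
Let $K$ be a small $V$-category.
\begin{enumerate}
\item[(a)] Representable presheaves lie in $\mathcal{X}^{*}(K)$.
\item[(b)] If $G\colon M^{\mathrm{op}}\to V$ is in $\mathcal{X}$ and $H\colon M\to[K^{\mathrm{op}},V]$ takes values in $\mathcal{X}^{*}(K)$, then $G*H\in\mathcal{X}^{*}(K)$. Hence $\mathcal{X}^{*}(K)$ is $\mathcal{X}$-cocomplete and its inclusion in $[K^{\mathrm{op}},V]$ is $\mathcal{X}$-cocontinuous.
\item[(c)] Let $k\colon K\to K'$ with $K'$ small, $W\in[K^{\mathrm{op}},V]$ and $T\colon K'\to B$. Then $(\mathrm{Lan}_kW)*T$ exists if and only if $W*Tk$ does; they have the same vertex, and a $V$-functor preserves one if and only if it preserves the other. In particular, $W\in\mathcal{X}^{*}(K)$ implies $\mathrm{Lan}_kW\in\mathcal{X}^{*}(K')$.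
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For $T\colon K\to B$, the action of $T$ on homs is a cocone $\eta\colon K(-,a)\to\widetilde{T}(Ta)$, and $\eta^{*}$ is inverse to the isomorphism (Y1) for $F=\widetilde{T}b$. So $\eta$ is a unit. For any $J$, the cocone $J\eta$ is the action of $JT$ on homs, hence again a unit.

(b) Let $\zeta\colon G\to[K^{\mathrm{op}},V](H-,G*H)$ be the unit, and let $T\colon K\to B$. Consider a triple consisting of a $V$-functor $t\colon M\to B$, a $V$-natural transformation $\eta\colon H\to\widetilde{T}t$, and a $G$-cocone $\gamma\colon G\to B(t-,c)$. Each $\eta_m$ is an $Hm$-cocone on $T$ with vertex $t_m$. Let $\theta\colon G*H\to\widetilde{T}c$ be the morphism that corresponds under $\zeta^{*}$ to the composite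
\begin{equation}\label{eq:theta}
G\xrightarrow{\ \gamma\ }B(t-,c)\xrightarrow{\ \eta^{*}\ }[K^{\mathrm{op}},V](H-,\widetilde{T}c).
\end{equation}
Both paths around the square
\[
\begin{array}{ccc}
B(c,b) & \xrightarrow{\quad\theta^{*}\quad} & [K^{\mathrm{op}},V](G*H,\widetilde{T}b)\\[4pt]
{\scriptstyle\gamma^{*}}\big\downarrow & & \big\downarrow{\scriptstyle\zeta^{*}}\\[4pt]
{}[M^{\mathrm{op}},V](G,B(t-,b)) & \xrightarrow{\ [M^{\mathrm{op}},V](G,\eta^{*})\ } & [M^{\mathrm{op}},V]\bigl(G,[K^{\mathrm{op}},V](H-,\widetilde{T}b)\bigr)
\end{array}
\]
are $V$-natural in $b$ and send $1_c$ to \eqref{eq:theta}, so the square commutes by (Y2). As $\zeta^{*}$ is invertible, \emph{$\theta$ is a unit whenever $\gamma$ and all $\eta_m$ are units}.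

Let $B$ be $\mathcal{X}$-cocomplete. The colimits $t_m=Hm*T$ exist, with units $\eta_m$; by (Y3) they form a $V$-functor $t$ for which $\eta$ is $V$-natural; and $c=G*t$ exists, with unit $\gamma$. So $c=(G*H)*T$ with unit $\theta$. Let $J\colon B\to B'$ be $\mathcal{X}$-cocontinuous. Then $(Jt,J\eta,J\gamma)$ is a triple for $JT$; each $J\eta_m$ is a unit because $Hm\in\mathcal{X}^{*}(K)$, and $J\gamma$ is a unit because $G\in\mathcal{X}$. It remains to see that the cocone attached to this triple is $J\theta$. The two maps $B(t_m,b)\to[K^{\mathrm{op}},V](Hm,\widetilde{JT}(Jb))$ given by $(J\eta_m)^{*}\circ J$ and by $[K^{\mathrm{op}},V](Hm,j_b)\circ\eta_m^{*}$ are $V$-natural in $b$ and send $1_{t_m}$ to $J\eta_m$, so they agree by (Y2). Hence the composite \eqref{eq:theta} for the new triple is the old one followed by $[K^{\mathrm{op}},V](H-,j_c)$, and this corresponds under $\zeta^{*}$ to $j_c\theta=J\theta$.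

(c) By \eqref{eq:lan} with $F=\widetilde{T}t$, the rule $\eta'\mapsto\eta=\eta'k^{\mathrm{op}}\circ\lambda$ is a bijection from $\mathrm{Lan}_kW$-cocones on $T$ to $W$-cocones on $Tk$ with the same vertex $t$. By (Y2), $\eta^{*}$ is $\eta'^{*}$ followed by the isomorphism \eqref{eq:lan} for $F=\widetilde{T}b$, so $\eta$ is a unit if and only if $\eta'$ is. The cocone $J\eta'$ corresponds to $J\eta$, which gives the claim on preservation. The last sentence follows, since every diagram $T$ on $K'$ yields the diagram $Tk$ on $K$.
\end{proof}

The last implication in (c) cannot be reversed by the same argument, because a diagram on $K$ need not extend to $K'$. This point returns in Lemma~\ref{lem:descent}.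

\section{The idea in an example: colored graphs}\label{sec:example}

The first thing to try is to apply the hypothesis to the $\mathcal{X}$-cocomplete $V$-category $\mathcal{X}^{*}(D)$ and the Yoneda embedding $Y\colon D\to\mathcal{X}^{*}(D)$. Cocones on $Y$ with vertex $F$ are morphisms $\Phi\to F$, so the colimit is a morphism $i\colon\Phi\to F$ with $F\in\mathcal{X}^{*}(D)$ through which every morphism from $\Phi$ to an object of $\mathcal{X}^{*}(D)$ factors uniquely. To invert $i$ we would factor $1_\Phi$ through it, and that requires $\Phi\in\mathcal{X}^{*}(D)$, which is the goal. This test alone is really too weak. Take $V=\mathbf{Set}$, $\mathcal{X}=\varnothing$ and the terminal category $\mathbf{1}$. A weight on $\mathbf{1}$ is a set $W$, and $W*x$ is the coproduct of $W$ copies of $x$. If $W\in\mathcal{X}^{*}(\mathbf{1})$, the functor $\mathbf{1}\to\mathbf{Set}$ that picks a point preserves $W$-colimits, so $W$ has one element. Thus $\mathcal{X}^{*}(\mathbf{1})\simeq\mathbf{1}$; here $\Phi*Y$ exists for every set $\Phi$, although $\Phi\notin\mathcal{X}^{*}(\mathbf{1})$ unless $\Phi$ is a point.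

We need a test category that contains, for a reason known in advance, objects that look like $\Phi$ when seen from $D$. Representables always lie in the saturation, so we enlarge $D$ until $\Phi$ is the restriction of a representable.

Let $V=\mathbf{Set}$, $D=\mathbf{1}=\{*\}$ and $\Phi=\{1,2\}$, so that $\Phi*x=x+x$. Let $\mathcal{X}$ be any class such that every $\mathcal{X}$-cocomplete category has the coproducts $x+x$. Let $U$ be a non-small class of \emph{colors}, and let $E_U$ be the category with objects $*$ and $u\in U$, two arrows $*\rightrightarrows u$ for each $u$, and no other non-identity arrows. A presheaf on $E_U$ is a directed multigraph with edges colored by $U$, and morphisms preserve colors. The representable $E_U(-,*)$ is a single vertex. The representable $E_U(-,u)$ is a single edge of color $u$, and its vertex set is $\Phi$. For small $A\subseteq U$, a graph with colors in $A$ is a weight on the full subcategory $E_A$. Let $\mathcal{C}$ be the category of graphs that, for some small $A$, have colors in $A$ and lie in $\mathcal{X}^{*}(E_A)$. It contains the single vertex and the single edges. It is $\mathcal{X}$-cocomplete, because a small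 diagram involves only a small set of colors, over which Lemma~\ref{lem:closure} applies (Proposition~\ref{prop:C}).

\emph{Step 1: the colimit in $\mathcal{C}$ is the expected one.} By hypothesis the single vertex has a coproduct with itself in $\mathcal{C}$. This is a graph $\Psi$, with colors in a small $A$ and $\Psi\in\mathcal{X}^{*}(E_A)$, and with vertices $i_1,i_2$, such that for any vertices $g_1,g_2$ of a graph $G\in\mathcal{C}$ there is a unique $f\colon\Psi\to G$ with $f(i_n)=g_n$. Choose a color $u\notin A$, and let $f$ map $\Psi$ to the single edge of color $u$ with $f(i_1)=1$, $f(i_2)=2$. An edge of $\Psi$ has its color in $A$ and must go to an edge of that color; there is none, so $\Psi$ has no edges. Hence the vertex map $w\mapsto i_{f(w)}$ is an endomorphism of $\Psi$. It fixes $i_1$ and $i_2$, so it is the identity by uniqueness. Since $f(i_1)\ne f(i_2)$, the graph $\Psi$ consists of two isolated vertices. Call this graph $\Phi_A$; we have shown $\Phi_A\in\mathcal{X}^{*}(E_A)$.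

\emph{Step 2: from $E_A$ back to $D$.} Let $J\colon B\to B'$ be $\mathcal{X}$-cocontinuous and $x\in B$. A functor $\bar{S}\colon E_A\to B$ with $\bar{S}*=x$ is a choice of two arrows $x\rightrightarrows t_v$ for each $v\in A$, and the coprojections $x\rightrightarrows x+x$ provide one. A $\Phi_A$-cocone on $\bar{S}$ with vertex $b$ is a pair of arrows $x\rightrightarrows b$, so $\Phi_A*\bar{S}=x+x$ and $\Phi_A*J\bar{S}=Jx+Jx$. As $\Phi_A\in\mathcal{X}^{*}(E_A)$, the functor $J$ preserves $x+x$.

\section{Adjoining objects that represent a weight}\label{sec:adjoin}

Fix $\mathcal{X}$ and a weight $\Phi\colon D^{\mathrm{op}}\to V$. In this section $U$ is any class disjoint from $\mathrm{ob}\,D$, small or not. Let $E_U$ be the $V$-category with objects $\mathrm{ob}\,D\sqcup U$, with $D$ as a full subcategory, and with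
\[
E_U(d,u)=\Phi d,\qquad E_U(u,d)=0,\qquad E_U(u,u)=I,\qquad E_U(u,v)=0
\]
for $d\in D$ and $u\ne v$ in $U$. Call a string of objects \emph{live} if it has the form $(d_1,\dots,d_r,u,\dots,u)$, with either part possibly empty. In any other string some consecutive pair has hom-object $0$ by definition. Composition along the live triples $(d,d',d'')$, $(d,d',u)$, $(d,u,u)$, $(u,u,u)$ is the composition of $D$, the action $\Phi d'\otimes D(d,d')\to\Phi d$, and the unit isomorphisms $I\otimes\Phi d\cong\Phi d$ and $I\otimes I\cong I$; along the other triples it is the unique map out of an initial object. Associativity for $(d,d',d'',d''')$ holds in $D$; for $(d,d',d'',u)$ it is associativity of the action; for the live quadruples in which $u$ repeats it is naturality and coherence of the unit isomorphisms; for the other quadruples it compares two maps out of an initial object. The unit axioms are those of $D$ and $\Phi$, hold at $u$ by the choice of composition, or concern a hom-object $0$.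

For $A\subseteq U$, the $V$-category $E_A$ is a full subcategory of $E_U$; it is small if $A$ is, and $E_\varnothing=D$. We write $F|_A$ and $F|_D$ for the restrictions of a presheaf $F$ to $E_A$ and to $D$. Nothing maps into $E_A$ from outside:
\begin{equation}\label{eq:zero}
E_U(u,e)=0\qquad(u\in U\setminus A,\ e\in E_A).
\end{equation}
Each new object is the vertex of a formal $\Phi$-cocone, in the following sense.

\begin{lemma}\label{lem:extend}
Let $S\colon D\to B$ be a $V$-functor and $\eta\colon\Phi\to B(S-,t)$ any $\Phi$-cocone. Then $S$ extends to a $V$-functor $\bar{S}\colon E_U\to B$ with $\bar{S}u=t$ for all $u\in U$.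
\end{lemma}

\begin{proof}
On homs let $\bar{S}$ be $S$ on $D(d,d')$, the component $\eta_d\colon\Phi d\to B(Sd,t)$ on $E_U(d,u)$, the identity $I\to B(t,t)$ on $E_U(u,u)$, and the unique map out of $0$ elsewhere. Identities are preserved. Compatibility with composition is functoriality of $S$ for $(d,d',d'')$, $V$-naturality of $\eta$ for $(d,d',u)$, a unit axiom of $B$ for $(d,u,u)$ and $(u,u,u)$, and an equation between maps out of an initial object for the other triples.
\end{proof}

When $U$ is not small, ends over $E_U$ need not exist, so we restrict to the analogue of graphs with a small set of colors. A presheaf $F$ on $E_U$ is \emph{supported on} $A\subseteq U$ if $Fu$ is initial for all $u\in U\setminus A$.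

\begin{lemma}\label{lem:support}
Let $A\subseteq U$ be small.
\begin{enumerate}
\item[(a)] If $F,G$ are presheaves on $E_U$ and $F$ is supported on $A$, then the end $\int_{e\in E_U}[Fe,Ge]$ exists and is $[E_A^{\mathrm{op}},V](F|_A,G|_A)$.
\item[(b)] Every presheaf $W$ on $E_A$ has an \emph{extension by zero} $L_UW$ on $E_U$, with $(L_UW)|_A=W$ and $(L_UW)u=0$ for $u\notin A$. If $F$ is supported on $A$, then $F\cong L_U(F|_A)$.
\item[(c)] If $U$ is small, then $L_UW$, with $\lambda=1_W$, is a left Kan extension of $W$ along $E_A\subseteq E_U$.
\end{enumerate}
\end{lemma}

\begin{proof}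
(a) We show that restriction is a bijection from wedges over $E_U$ to wedges over $E_A$. For $u\notin A$ the component $X\otimes Fu\to Gu$ is the unique map out of an initial object. The domain $X\otimes Fb\otimes E_U(a,b)$ in \eqref{eq:wedge} is initial if $b\notin E_A$, because $Fb$ is, and also if $b\in E_A$ and $a\notin E_A$, by \eqref{eq:zero}. So the only conditions are those with $a,b\in E_A$.

(b) Put $F'=L_UW$. By the same two cases, the domain of an action $F'b\otimes E_U(a,b)\to F'a$ is initial unless $a,b\in E_A$, where we take the action of $W$. The domain $F'c\otimes E_U(b,c)\otimes E_U(a,b)$ of an associativity axiom is initial unless $c$, then $b$, then $a$ lie in $E_A$, and the unit axiom at $u\notin A$ compares maps out of $0$. If $F$ is supported on $A$, part (a) extends the identity of $F|_A$ to a $V$-natural transformation $L_U(F|_A)\to F$. Its remaining components $0\to Fu$ are invertible.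

(c) Part (a) with $F=L_UW$ is the isomorphism \eqref{eq:lan}.
\end{proof}

By (a), the presheaves on $E_U$ that are supported on some small subset form a $V$-category $\mathcal{P}_U$, with the ends as hom-objects and componentwise composition. If $U$ is small, $\mathcal{P}_U=[E_U^{\mathrm{op}},V]$. Restriction is a $V$-functor $\mathcal{P}_U\to[E_A^{\mathrm{op}},V]$, and (a) says that its action on homs
\begin{equation}\label{eq:supp}
\mathcal{P}_U(F,G)\longrightarrow[E_A^{\mathrm{op}},V](F|_A,G|_A)
\end{equation}
is invertible whenever $F$ is supported on the small set $A$.

Write $\Phi_A=L_A\Phi$ for the extension by zero of $\Phi$ from $D$ to $E_A$. The representable $E_U(-,d)$ is supported on $\varnothing$, and $E_U(-,u)$ is supported on $\{u\}$. The proof turns on the identity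
\begin{equation}\label{eq:key}
E_U(-,u)|_A=\Phi_A\qquad(u\in U\setminus A).
\end{equation}
Indeed, both sides have value $\Phi d$ at $d$ and $0$ at $v\in A$, both act on $D$ as $\Phi$ does, and the other actions have initial domain.

Let $y\colon D\to\mathcal{P}_U$ be the $V$-functor $d\mapsto E_U(-,d)$. By \eqref{eq:supp} with $A=\varnothing$ and (Y1) we have $\widetilde{y}F\cong F|_D$, $V$-naturally in $F$. So a $\Phi$-cocone on $y$ with vertex $F$ is a morphism $\Phi\to F|_D$, and $f\colon F\to G$ acts on cocones by composition with $f|_D$. The same holds in any full subcategory of $\mathcal{P}_U$ that contains the objects $yd$. The next two lemmas are Steps 1 and 2 of Section~\ref{sec:example}.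

\begin{lemma}[Fresh object]\label{lem:fresh}
Let $\Psi\in\mathcal{P}_U$ be supported on a small $A\subseteq U$, let $i\colon\Phi\to\Psi|_D$, and let $\iota\colon\Phi_A\to\Psi|_A$ be the unique morphism with $\iota|_D=i$. Suppose that for some $u\in U\setminus A$ there is a morphism $f\colon\Psi\to E_U(-,u)$ with $f|_D\circ i=1_\Phi$. Then $\iota$ has a retraction in $[E_A^{\mathrm{op}},V]$. If moreover $1_\Psi$ is the only endomorphism $e$ of $\Psi$ with $e|_D\circ i=i$, then $\iota$ is invertible.
\end{lemma}

\begin{proof}
Since $\Phi_A$ is supported on $\varnothing$, morphisms out of $\Phi_A$ correspond bijectively to their restrictions to $D$, by \eqref{eq:supp}; this defines $\iota$. By \eqref{eq:key}, $q=f|_A$ is a morphism $\Psi|_A\to\Phi_A$. We have $(q\iota)|_D=f|_D\circ i=1_\Phi$, so $q\iota=1$. By \eqref{eq:supp}, $\iota q=e|_A$ for an endomorphism $e$ of $\Psi$, and $e|_D\circ i=i\circ f|_D\circ i=i$. Under the additional hypothesis $e=1_\Psi$, so $\iota q=1$.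
\end{proof}

The condition $u\notin A$ is needed. Let $V=\mathbf{Set}$, $D=\varnothing$ and $U=A=\{u\}$, so that $E_U=\mathbf{1}$. Then $\Psi=E_U(-,u)$, a one-point set, satisfies all the other hypotheses, but $\iota\colon\Phi_A=\varnothing\to\Psi$ has no retraction. A candidate colimit may involve the object used to test it, and the test object must be chosen afterward, outside the support.

\begin{lemma}[Descent]\label{lem:descent}
Let $A$ be small and $\Phi_A\in\mathcal{X}^{*}(E_A)$.
\begin{enumerate}
\item[(a)] If $B$ is $\mathcal{X}$-cocomplete and $S\colon D\to B$ admits some $\Phi$-cocone, then $\Phi*S$ exists and every $\mathcal{X}$-cocontinuous $V$-functor out of $B$ preserves it.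
\item[(b)] If there is a morphism $\Phi\to F$ with $F\in\mathcal{X}^{*}(D)$, then $\Phi\in\mathcal{X}^{*}(D)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Extend $S$ to $\bar{S}\colon E_A\to B$ by Lemma~\ref{lem:extend}. The colimit $\Phi_A*\bar{S}$ exists and is preserved by $\mathcal{X}$-cocontinuous functors. As $\Phi_A$ is the left Kan extension of $\Phi$ along $D\subseteq E_A$, Lemma~\ref{lem:closure}(c) transfers both facts to $\Phi*S$.

(b) The morphism is a $\Phi$-cocone on $Y\colon D\to\mathcal{X}^{*}(D)$. By (a) and Lemma~\ref{lem:closure}(b), the colimit $\Phi*Y$ exists in $\mathcal{X}^{*}(D)$ and is preserved by the inclusion into $[D^{\mathrm{op}},V]$, where $\Phi*Y\cong\Phi$.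
\end{proof}

\section{The test category and the proof of Theorem~\ref{thm:main}}\label{sec:proof}

The test category must be $\mathcal{X}$-cocomplete, must contain the representables, and must consist of objects whose restriction to their support lies in the saturation. Say that a presheaf $F$ on $E_U$ is \emph{admissible over} a small $A\subseteq U$ if $F$ is supported on $A$ and $F|_A\in\mathcal{X}^{*}(E_A)$.

\begin{lemma}\label{lem:admissible}
\begin{enumerate}
\item[(a)] $E_U(-,d)$ is admissible over $\varnothing$, and $E_U(-,u)$ is admissible over $\{u\}$.
\item[(b)] If $F$ is admissible over $A$ and $A\subseteq A'\subseteq U$ with $A'$ small, then $F$ is admissible over $A'$.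
\item[(c)] Let $G\colon M^{\mathrm{op}}\to V$ be in $\mathcal{X}$ and $H\colon M\to\mathcal{P}_U$ with $Hm$ admissible over $A_m$. Then $G*H$ exists in $\mathcal{P}_U$ and is admissible over $A=\bigcup_mA_m$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The restrictions are representable; apply Lemma~\ref{lem:closure}(a).

(b) The presheaf $F|_{A'}$ is supported on $A$, so $F|_{A'}\cong L_{A'}(F|_A)$ is a left Kan extension of $F|_A$ by Lemma~\ref{lem:support}; apply Lemma~\ref{lem:closure}(c).

(c) The set $A$ is small because $M$ is. By (b), the composite $H'\colon M\to[E_A^{\mathrm{op}},V]$ of $H$ with restriction takes values in $\mathcal{X}^{*}(E_A)$, so $Z=G*H'\in\mathcal{X}^{*}(E_A)$ by Lemma~\ref{lem:closure}(b), and $L_UZ$ is admissible over $A$. Since $L_UZ$ and all $Hm$ are supported on $A$, two uses of \eqref{eq:supp} give, $V$-naturally in $F\in\mathcal{P}_U$,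
\begin{align*}
\mathcal{P}_U(L_UZ,F)&\cong[E_A^{\mathrm{op}},V](Z,F|_A)\cong[M^{\mathrm{op}},V]\bigl(G,[E_A^{\mathrm{op}},V](H'-,F|_A)\bigr)\\
&\cong[M^{\mathrm{op}},V](G,\mathcal{P}_U(H-,F)).
\end{align*}
By (Y2) this isomorphism is $\zeta^{*}$, where $\zeta$ is the image of the identity of $L_UZ$. So $L_UZ=G*H$.
\end{proof}

\begin{definition}\label{def:C}
Fix a non-small class $U$ disjoint from $\mathrm{ob}\,D$, for example a copy of the class of small ordinals. The \emph{test category} $\mathcal{C}\subseteq\mathcal{P}_U$ is the full subcategory of the presheaves that are admissible over some small $A\subseteq U$.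
\end{definition}

\begin{proposition}\label{prop:C}
The $V$-category $\mathcal{C}$ is $\mathcal{X}$-cocomplete and contains all representables $E_U(-,e)$; in particular $y$ is a $V$-functor $D\to\mathcal{C}$. If $\Phi*y$ exists in $\mathcal{C}$, then $\Phi_A\in\mathcal{X}^{*}(E_A)$ for some small $A\subseteq U$.
\end{proposition}

\begin{proof}
The first sentence follows from Lemma~\ref{lem:admissible}. Let $\Psi=\Phi*y$ in $\mathcal{C}$, with unit $i\colon\Phi\to\Psi|_D$, and let $\Psi$ be admissible over $A$. As $A$ is small and $U$ is not, there is $u\in U\setminus A$. The identity $1_\Phi\colon\Phi\to E_U(-,u)|_D$ is a cocone with vertex in $\mathcal{C}$, so it factors as $f|_D\circ i$. The cocone $i$ factors through itself only by $1_\Psi$. Lemma~\ref{lem:fresh} gives $\Phi_A\cong\Psi|_A\in\mathcal{X}^{*}(E_A)$.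
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
We prove the colimit form. Assume that every $\mathcal{X}$-cocomplete $V$-category admits $\Phi$-colimits. Then $\Phi*y$ exists in $\mathcal{C}$, so $\Phi_A\in\mathcal{X}^{*}(E_A)$ for some small $A$ by Proposition~\ref{prop:C}. Let $J\colon B\to B'$ be $\mathcal{X}$-cocontinuous and $S\colon D\to B$. By assumption $\Phi*S$ exists, and its unit is a $\Phi$-cocone on $S$. By Lemma~\ref{lem:descent}(a), $J$ preserves $\Phi*S$.
\end{proof}

\begin{remark}
Closedness of $V$ makes products with $0$ initial, on which $E_U$ and Lemma~\ref{lem:support} rest. Completeness and cocompleteness give the presheaf categories, their colimits and the object $0$. Symmetry gives opposite $V$-categories. Smallness of the domains of the weights in $\mathcal{X}$ keeps the union of supports small, while $U$ is not small; this gap produces the fresh object. The price is that $\mathcal{C}$ is large, which Section~\ref{sec:small} removes when $\mathcal{X}$ is a small set.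
\end{remark}

\section{Two test diagrams}\label{sec:two}

The proof used the existence hypothesis twice: for $y$ in $\mathcal{C}$, and to find a cocone on $S$. By Lemma~\ref{lem:descent}(b), the second use is needed only for the Yoneda embedding $Y\colon D\to\mathcal{X}^{*}(D)$.

\begin{theorem}\label{thm:two}
The following are equivalent.
\begin{enumerate}
\item[(i)] $\Phi\in\mathcal{X}^{*}(D)$.
\item[(ii)] Every $\mathcal{X}$-cocomplete $V$-category admits $\Phi$-colimits.
\item[(iii)] $\Phi*y$ exists in $\mathcal{C}$, and there is a morphism $\Phi\to F$ in $[D^{\mathrm{op}},V]$ with $F\in\mathcal{X}^{*}(D)$.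
\end{enumerate}
\end{theorem}

\begin{proof}
(i) implies (ii) by definition. Assume (ii). Both $\mathcal{C}$ and $\mathcal{X}^{*}(D)$ are $\mathcal{X}$-cocomplete, so $\Phi*y$ exists in $\mathcal{C}$ and $F=\Phi*Y$ exists in $\mathcal{X}^{*}(D)$; the unit of the latter is a morphism $\Phi\to\widetilde{Y}F\cong F$. Finally, (iii) implies (i) by Proposition~\ref{prop:C} and Lemma~\ref{lem:descent}(b).
\end{proof}

\begin{example}\label{ex:empty}
The second clause of (iii) cannot be dropped. Let $\mathcal{X}$ consist of the weight $0$ on the unit $V$-category, which has one object and hom-object $I$, and let $\Phi$ be the unique weight on $D=\varnothing$. A $\Phi$-colimit in $B$ is an initial object: an object $t$ with every $B(t,b)$ terminal in $V$. The colimit $0*x$ of an object $x$ satisfies $B(0*x,b)\cong[0,B(x,b)]$, which is terminal, so it is initial. Hence every nonempty $\mathcal{X}$-cocomplete $V$-category has an initial object; this applies to $\mathcal{C}$, which contains the $E_U(-,u)$. But the empty $V$-category is $\mathcal{X}$-cocomplete, as it receives no $V$-functor from the unit $V$-category, and it has no initial object. So (ii) fails although $\Phi*y$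 exists.
\end{example}

\section{Weak colimits}\label{sec:weak}

A $\Phi$-cocone $\eta\colon\Phi\to\widetilde{S}t$ on $S\colon D\to B$ is a \emph{weak $\Phi$-colimit} if every cocone $g\colon\Phi\to\widetilde{S}b$ equals $\widetilde{S}f\circ\eta$ for at least one $f\colon t\to b$. Without uniqueness, Lemma~\ref{lem:fresh} still gives a retraction, and this is the whole answer.

\begin{theorem}\label{thm:weak}
Every $\mathcal{X}$-cocomplete $V$-category admits weak $\Phi$-colimits if and only if $\Phi$ is a retract in $[D^{\mathrm{op}},V]$ of an object of $\mathcal{X}^{*}(D)$. In that case each $S\colon D\to B$ with $B$ $\mathcal{X}$-cocomplete has a weak $\Phi$-colimit that every $\mathcal{X}$-cocontinuous $V$-functor out of $B$ sends to a weak $\Phi$-colimit.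
\end{theorem}

\begin{proof}
Let $s\colon\Phi\to F$ and $r\colon F\to\Phi$ satisfy $rs=1$, with $F\in\mathcal{X}^{*}(D)$. Let $B$ be $\mathcal{X}$-cocomplete, $S\colon D\to B$, and $\eta\colon F\to\widetilde{S}t$ the unit of $F*S$. Given $g\colon\Phi\to\widetilde{S}b$, there is $f\colon t\to b$ with $\widetilde{S}f\circ\eta=gr$, and then $\widetilde{S}f\circ\eta s=grs=g$. So $\eta s$ is a weak $\Phi$-colimit. If $J$ is $\mathcal{X}$-cocontinuous, then $J\eta$ is a unit of $F*JS$, so the same computation applies to $J(\eta s)=(J\eta)s$. This proves sufficiency and the last claim.

Conversely, suppose that weak $\Phi$-colimits exist in all $\mathcal{X}$-cocomplete $V$-categories. Let $i\colon\Phi\to\Psi|_D$ be a weak $\Phi$-colimit of $y$ in $\mathcal{C}$, with $\Psi$ admissible over $A$, and choose $u\in U\setminus A$. The cocone $1_\Phi$ with vertex $E_U(-,u)$ factors through $i$, so by Lemma~\ref{lem:fresh} $\Phi_A$ is a retract of $W=\Psi|_A\in\mathcal{X}^{*}(E_A)$. A weak $\Phi$-colimit of $Y\colon D\to\mathcal{X}^{*}(D)$ is in particular a cocone, so $Y$ extends to $\bar{S}\colon E_A\to\mathcal{X}^{*}(D)$ by Lemma~\ref{lem:extend}. Let $N\colon\mathcal{X}^{*}(D)\to[D^{\mathrm{op}},V]$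 be the inclusion. By (Y3), colimits of $N\bar{S}$ are functorial in the weight, so $\Phi_A*N\bar{S}$ is a retract of $W*N\bar{S}$. The first is $\Phi*NY\cong\Phi$ by Lemma~\ref{lem:closure}(c). The second is $N(W*\bar{S})$, because $W\in\mathcal{X}^{*}(E_A)$ and $N$ is $\mathcal{X}$-cocontinuous; so it lies in $\mathcal{X}^{*}(D)$.
\end{proof}

\begin{example}
Such a retract need not itself lie in $\mathcal{X}^{*}(D)$. Let $V=\mathbf{Set}$ and $\mathcal{X}=\varnothing$, let $D$ be the monoid $\{1,e\}$ with $e^2=e$, viewed as a category with one object $*$, and let $\Phi$ be constant at a point. The element $e$ of $D(-,*)$ is fixed by the action, so $\Phi$ is a retract of a representable. But $\Phi*1_D$ does not exist: the only cocone is $e$, and it factors through itself both as $1\cdot e$ and as $e\cdot e$.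
\end{example}

\section{Small test categories}\label{sec:small}

The fresh object came from the gap between small and non-small. A regular cardinal provides the same gap inside the universe. Recall that an infinite cardinal $\lambda$ is \emph{regular} if a union of fewer than $\lambda$ sets, each of cardinality less than $\lambda$, has cardinality less than $\lambda$; infinite successor cardinals are regular. One further difficulty is that $\mathcal{X}^{*}(K)$ is not known to be small, so we replace it by the closure of the representables under chosen $\mathcal{X}$-colimits.

\begin{theorem}\label{thm:small}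
Suppose that $\mathcal{X}$ is a small set. If every small $\mathcal{X}$-cocomplete $V$-category admits $\Phi$-colimits, then $\Phi\in\mathcal{X}^{*}(D)$.
\end{theorem}

\begin{proof}
Since $\mathcal{X}$ is small, there is a small infinite regular cardinal $\lambda$ that exceeds the number of objects of the domain of each weight in $\mathcal{X}$.

\emph{Small closures.} For small $K$ define full subcategories $K_\alpha\subseteq[K^{\mathrm{op}},V]$ for ordinals $\alpha\le\lambda$. Let $K_0$ consist of the representables; let $K_{\alpha+1}$ consist of $K_\alpha$ and one chosen colimit $G*H$ in $[K^{\mathrm{op}},V]$ for each $G\colon M^{\mathrm{op}}\to V$ in $\mathcal{X}$ and each $V$-functor $H\colon M\to K_\alpha$; take unions at limit ordinals. Put $\widehat{K}=K_\lambda$. If $K_\alpha$ is small, such an $H$ consists of a function between small sets of objects and a small family of morphisms in the locally small category $V_0$, so the pairs $(G,H)$ form a small set and $K_{\alpha+1}$ is small. Hence $\widehat{K}$ is small. By regularity each $H\colon M\to\widehat{K}$ lands in some $K_\alpha$ with $\alpha<\lambda$, and then a colimit $G*H$ lies in $K_{\alpha+1}$.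 So $\widehat{K}$ is $\mathcal{X}$-cocomplete. By induction on $\alpha$, it is contained in every full subcategory of $[K^{\mathrm{op}},V]$ that contains the representables and is closed under isomorphism and $\mathcal{X}$-colimits. In particular $\widehat{K}\subseteq\mathcal{X}^{*}(K)$ by Lemma~\ref{lem:closure}.

\emph{A cocone.} The hypothesis, applied to $Y\colon D\to\widehat{D}$, gives a colimit whose unit is a morphism $\Phi\to F$ with $F\in\widehat{D}\subseteq\mathcal{X}^{*}(D)$.

\emph{The small test category.} Let $U$ be a set of cardinality $\lambda$ disjoint from $\mathrm{ob}\,D$, and put $E=E_U$, a small $V$-category with $\mathcal{P}_U=[E^{\mathrm{op}},V]$. Let $\mathcal{Z}\subseteq[E^{\mathrm{op}},V]$ be the full subcategory of the presheaves admissible over some $A\subseteq U$ with $|A|<\lambda$. It is closed under isomorphism. By Lemma~\ref{lem:admissible} it contains the representables and is closed under $\mathcal{X}$-colimits, because $|\bigcup_mA_m|<\lambda$ by regularity. Hence $\widehat{E}\subseteq\mathcal{Z}$.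

\emph{Conclusion.} By hypothesis $y\colon D\to\widehat{E}$ has a $\Phi$-colimit $\Psi\in\widehat{E}$, with unit $i\colon\Phi\to\Psi|_D$. Let $\Psi$ be admissible over $A$ with $|A|<\lambda=|U|$, and choose $u\in U\setminus A$. Since $E(-,u)\in\widehat{E}$, the cocone $1_\Phi$ factors through $i$; since $\widehat{E}$ is full, $1_\Psi$ is the only endomorphism $e$ of $\Psi$ with $e|_D\circ i=i$. Lemma~\ref{lem:fresh} gives $\Phi_A\cong\Psi|_A\in\mathcal{X}^{*}(E_A)$, and Lemma~\ref{lem:descent}(b) gives $\Phi\in\mathcal{X}^{*}(D)$.
\end{proof}

\begin{example}
The smallness of $\mathcal{X}$ is needed. Let $V=\mathbf{Set}$ and let $\mathcal{X}$ be the class of all nonempty small sets $W$, as weights on $\mathbf{1}$. A small $\mathcal{X}$-cocomplete category $B$ is a preorder: if $|B(x,b)|\ge2$ and $W$ is the set of all arrows of $B$, then $B(W*x,b)\cong B(x,b)^W$ has at least $2^{|W|}>|W|$ elements, which is impossible. A preorder has coequalizers, since parallel arrows $x\rightrightarrows b$ are equal and $1_b$ coequalizes them. Now consider, among directed multigraphs, the full subcategory of nonempty disjoint unions of copies of the single vertex and of nonempty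 disjoint unions of copies of the single edge. It is $\mathcal{X}$-cocomplete. A morphism out of the single edge that coequalizes the inclusions of its two endpoints is a loop in the target, and these graphs have no loops. So this pair has no coequalizer, and the weight for coequalizers is not in the saturation of $\mathcal{X}$.
\end{example}

\begin{thebibliography}{9}

\bibitem{nlab}
\emph{Saturated classes of limits},
\texttt{https://www.ncatlab.org/nlab/show/saturation+of+a+class+of+limits}.

\end{thebibliography}
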